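\title{A product formula for $\det\left[1/(i^2-ij+j^2)\right]$ and its $p$-adic consequences}

\begin{abstract}
Let $M_n$ be the $n\times n$ matrix with entries $1/(i^2-ij+j^2)$. We evaluate
$\det M_n$ as an explicit product for every $n$. For a prime $p\equiv5\pmod 6$ we
prove that $\det M_{p-1}\equiv(-1)^{(p-3)/2}2^{(p-2)/3}\pmod p$ and that
$\det M_{(p-1)/2}$ is divisible by exactly the $\frac{p+1}6$-th power of $p$. This
establishes both parts of a conjecture on these determinants. We also find the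
$p$-adic order of $\det M_n$ for all $n<p$ and the Smith form of $M_{(p-1)/2}$ over
$\mathbb Z_p$.
\end{abstract}

\section{The problem and the results}

For $n\ge1$ let
\[
M_n=\left[\frac1{i^2-ij+j^2}\right]_{1\le i,j\le n},
\]
and put $\det M_0=1$. To reduce $M_n$ modulo a prime $p$ we need denominators prime
to $p$. The primes $p\equiv5\pmod6$, that is, the odd primes $p\equiv2\pmod3$,
provide this.

\begin{lemma}\label{lem:unit}
Let $p\equiv5\pmod6$ be prime. Then $x\mapsto x^3$ is a bijection of $\mathbb F_p$,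
and $i^2-ij+j^2\ne0$ for all $i,j\in\mathbb F_p^*$.
\end{lemma}

\begin{proof}
The group $\mathbb F_p^*$ has order $p-1$, which is prime to $3$, so cubing is
injective on it. If $i^2-ij+j^2=0$, then $t=i/j$ satisfies $t^2-t+1=0$, hence
$t^3=-1=(-1)^3$ and $t=-1$. But then $t^2-t+1=3\ne0$.
\end{proof}

For $p\equiv1\pmod 6$ the lemma fails: $1^2-1\cdot3+3^2=7$. So let $p\equiv5\pmod 6$.
For $n\le p-1$ the entries of $M_n$ are $p$-adic integers, that is, rational numbers
with denominator prime to $p$, and so is $\det M_n$. Two sizes are distinguished: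
\[
A_p=M_{p-1},\qquad B_p=M_{(p-1)/2}.
\]
In $A_p$ the indices run through all of $\mathbb F_p^*$; in $B_p$ they run through
one element of each pair $\pm x$. We write $\operatorname{ord}_p(x)$ for the exponent
of $p$ in a nonzero rational number $x$, and $\left(\frac xp\right)$ for the Legendre
symbol of the residue of a $p$-adic integer $x$: it is $0$, $1$ or $-1$ according as
the residue is zero, a nonzero square or a nonsquare in $\mathbb F_p$.

For a symmetric matrix $S$ over $\mathbb F_p$, a change of basis $S\mapsto U^TSU$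
multiplies $\det S$ by a nonzero square, so the Legendre symbol of the determinant is
the natural invariant when $S$ is invertible. When the reduction is singular, the
order of the determinant measures how singular the matrix is. One might expect $A_p$
and its upper left quarter $B_p$ to behave alike, but $p=5$ already shows otherwise:
\[
B_5=\begin{pmatrix}1&1/3\\ 1/3&1/4\end{pmatrix}\equiv
\begin{pmatrix}1&2\\2&4\end{pmatrix}\pmod 5,\qquad
\det B_5=\frac14-\frac19=\frac5{36},
\]
whereas $\det A_5\equiv3\pmod5$, as we shall see. The conjecture posed in \cite{MO}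
asserts that for every prime $p\equiv5\pmod6$,
\[
\left(\frac{\det A_p}p\right)=\left(\frac2p\right)
\qquad\text{and}\qquad
\operatorname{ord}_p(\det B_p)=\frac{p+1}6 .
\]
We prove both assertions. The first follows from a congruence.

\begin{theorem}\label{thm:A}
For every prime $p\equiv5\pmod6$,
\[
\det A_p\equiv(-1)^{(p-3)/2}\,2^{(p-2)/3}\pmod p .
\]
Hence $\left(\frac{\det A_p}p\right)=\left(\frac2p\right)$.
\end{theorem}

The second follows from an exact evaluation in which no prime appears.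

\begin{theorem}\label{thm:product}
For every $n\ge1$,
\[
\det M_n=\prod_{N=1}^nd_N,\qquad
d_N=\frac{2\,(3N)!\,(N!)^3}{3N^4\,((2N)!)^2\,\Pi_N},\qquad
\Pi_N=\prod_{l=1}^{N-1}(l^2-lN+N^2).
\]
\end{theorem}

\begin{corollary}\label{cor:posdef}
The real matrix $M_n$ is positive definite for every $n\ge1$.
\end{corollary}

\begin{theorem}\label{thm:ord}
Let $p\equiv5\pmod6$ be prime. Then $\operatorname{ord}_p(\det B_p)=\frac{p+1}6$.
More generally, for $0\le n\le p-1$,
\[
\operatorname{ord}_p(\det M_n)=\max\Bigl(0,\ \frac{p+1}6-\Bigl|n-\frac{p-1}2\Bigr|\Bigr).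
\]
\end{theorem}

Thus, among all $n<p$, the order is largest exactly at the conjectured size
$n=\frac{p-1}2$, and it is $0$ at $n=p-1$, in agreement with Theorem~\ref{thm:A}.

\begin{theorem}\label{thm:smith}
Let $p\equiv5\pmod6$ be prime. Over $\mathbb Z_p$, the Smith form of $B_p$ is
$\operatorname{diag}(1,\dots,1,p,\dots,p)$ with exactly $\frac{p+1}6$ entries $p$. In
particular, $B_p\bmod p$ has corank exactly $\frac{p+1}6$.
\end{theorem}

Theorem~\ref{thm:A} is a computation in $\mathbb F_p$ (Section~\ref{sec:A}). For the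
rest we use the identity $1/(i^2-ij+j^2)=(i+j)/(i^3+j^3)$ to translate $M_n$ into a
question about polynomials with no exponent divisible by $3$
(Section~\ref{sec:reduction}). Modulo $p$ this translation shows where the number
$\frac{p+1}6$ comes from, but it bounds $\operatorname{ord}_p(\det B_p)$ only from
below. The bound from above requires the product formula, which is the heart of the
paper (Sections~\ref{sec:recursion} and~\ref{sec:product}).

\section{The matrix $A_p$ modulo $p$}\label{sec:A}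

Write $p=6m+5$ and work in $\mathbb F_p$. With $t=i/j$ we have
$1/(i^2-ij+j^2)=j^{-2}/(1-t+t^2)$, so apart from the factor $j^{-2}$ the entry
depends only on the quotient $i/j$ in the group $\mathbb F_p^*$. If we expand
$1/(1-t+t^2)$ in the powers $t^k=i^kj^{-k}$, the variables $i$ and $j$ separate and
$A_p$ factors.

We look for $c_0,\dots,c_{p-2}$ with $(1-t+t^2)\sum_kc_kt^k=1$ on $\mathbb F_p^*$.
Impose $c_k-c_{k-1}+c_{k-2}=0$ for $2\le k\le p-2$; this removes the coefficients of
$t^2,\dots,t^{p-2}$ and leaves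
\begin{equation}\label{eq:tele}
(1-t+t^2)\sum_{k=0}^{p-2}c_kt^k=c_0+(c_1-c_0)t+(c_{p-3}-c_{p-2})t^{p-1}+c_{p-2}t^p .
\end{equation}
The solution of the recurrence with $c_0=a$, $c_1=b$ is
$a,\ b,\ b-a,\ -a,\ -b,\ a-b$, repeated with period $6$. Since $p-3\equiv2$ and
$p-2\equiv3\pmod6$, we have $c_{p-3}=b-a$ and $c_{p-2}=-a$. On $\mathbb F_p^*$ we
have $t^{p-1}=1$ and $t^p=t$, so the right side of \eqref{eq:tele} equals
$(a+b)+(b-2a)t$. This is $1$ for $a=\frac13$, $b=\frac23$. Therefore
\begin{equation}\label{eq:expansion}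
\frac1{1-t+t^2}=\sum_{k=0}^{p-2}c_kt^k\quad(t\in\mathbb F_p^*),
\end{equation}
where $3c_k=1,2,1,-1,-2,-1$ according as $k\equiv0,1,2,3,4,5\pmod6$. (For
$p\equiv1\pmod6$ the constant term would be $c_0+c_4-c_5=0$ for all $a,b$, so this
step uses the hypothesis on $p$.)

\begin{proof}[Proof of Theorem~\ref{thm:A}]
By \eqref{eq:expansion},
\[
\frac1{i^2-ij+j^2}=\sum_{k=0}^{p-2}i^k\,c_k\,j^{-2-k},
\]
that is, $A_p\equiv X\operatorname{diag}(c_0,\dots,c_{p-2})\,Y$, where
$X_{ik}=i^k$ and $Y_{kj}=j^{-2-k}$ are square matrices of size $p-1$. Hence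
$\det A_p\equiv\prod_kc_k\cdot\det(YX)$. Recall that $\sum_{j\in\mathbb F_p^*}j^r$ is
$-1$ if $p-1$ divides $r$ and $0$ otherwise. So
$(YX)_{kl}=\sum_jj^{\,l-k-2}$ is $-1$ if $l\equiv k+2\pmod{p-1}$ and $0$ otherwise.
The permutation $k\mapsto k+2$ of $\mathbb Z/(p-1)$ is the square of $k\mapsto k+1$,
so it is even, and $\det(YX)=(-1)^{p-1}=1$. Thus
$\det A_p\equiv\prod_{k=0}^{p-2}c_k$.

The $p-1$ factors $\frac13$ contribute $3^{-(p-1)}=1$. Among $0\le k\le 6m+3$, the
indices $k\equiv1\pmod3$ are $1,4,\dots,6m+1$; they contribute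
$2m+1=\frac{p-2}3$ factors $2$. The indices $k\equiv3,4,5\pmod6$ are three in each of
the $m$ full periods, together with $k=6m+3$; they contribute $3m+1=\frac{p-3}2$
minus signs. This proves the congruence.

The Legendre symbol is multiplicative and $\frac{p-2}3=2m+1$ is odd, so the power of
$2$ has symbol $\left(\frac2p\right)$. The sign has symbol
$\left(\frac{-1}p\right)^{(p-3)/2}=1$: if $p\equiv1\pmod4$ the base is $1$, and if
$p\equiv3\pmod4$ the exponent is even.
\end{proof}

For $p=5$ we have $\frac13=2$, so $(c_0,c_1,c_2,c_3)=(2,4,2,3)$ and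
$\det A_5\equiv48\equiv3\equiv-2\pmod 5$.

The evaluation of $YX$ sums over the whole group $\mathbb F_p^*$. For $B_p$ the
indices cover half of the group, the factors $X$ and $Y$ are no longer square, and
the argument gives nothing.

\section{Polynomials without exponents divisible by three}\label{sec:reduction}

The denominators $i^3+j^3=i^3-(-j)^3$ in $(i+j)/(i^3+j^3)$ are those that arise when
a polynomial is interpolated at the nodes $i^3$ and evaluated at the points $-j^3$.
We use this to replace $M_n$ by a matrix of pure powers. Let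
\[
E_n=\{1,2,4,5,\dots,3n-2,3n-1\}
\]
be the set of the $2n$ integers $1\le e\le3n-1$ with $3\nmid e$. Let $T_n$ be the
$2n\times2n$ matrix with entries $x^e$, with rows indexed by
$x=1,-1,2,-2,\dots,n,-n$ and columns by $e\in E_n$, in these orders. Put
$V_n=\det T_n$ and $V_0=1$. A vector in the kernel of $T_n$ is the coefficient
vector of a polynomial with all exponents in $E_n$ that vanishes at
$\pm1,\dots,\pm n$.

\begin{lemma}\label{lem:reduction}
Let $K$ be a field in which $1^3,\dots,n^3$ are nonzero and distinct and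
$j^3+k^3\ne0$ for $1\le j,k\le n$. Then over $K$,
\[
V_n=(-1)^{n(n-1)/2}\,(n!)^2\prod_{1\le j,k\le n}(j^3+k^3)\cdot\det M_n,
\]
and the kernels of $T_n$ and $M_n$ have the same dimension.
\end{lemma}

\begin{proof}
Divide each row of $T_n$ by its index $x\neq 0$; the product of these indices is
$(-1)^n(n!)^2$, and the exponents become $0,1,3,4,\dots,3n-3,3n-2$. Reorder the rows
as $1,\dots,n,-1,\dots,-n$ and the columns as $0,3,\dots,3n-3,1,4,\dots,3n-2$. Both
reorderings move the odd positions in front of the even ones, so their signs cancel.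
Put $\alpha_i=i^3$, $\beta_j=-j^3$ and $D=\operatorname{diag}(1,\dots,n)$, and let
$P=[\alpha_i^k]$, $P'=[\beta_j^k]$ with $0\le k\le n-1$. We have obtained
\[
V_n=(-1)^n(n!)^2\det Q,\qquad Q=\begin{pmatrix}P&DP\\P'&-DP'\end{pmatrix}.
\]
The Vandermonde matrix $P$ is invertible because the $\alpha_i$ are distinct. Let
$C=P'P^{-1}$ and subtract $C$ times the first block row from the second:
\[
\begin{pmatrix}I&0\\-C&I\end{pmatrix}Q=\begin{pmatrix}P&DP\\0&RP\end{pmatrix},
\qquad R=-DC-CD .
\]
Hence $\det Q=(\det P)^2\det R$. A pair $(u,v)$ lies in the kernel of the right side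
exactly when $Pv\in\ker R$ and $u=-P^{-1}DPv$, so the kernels of $T_n$, $Q$ and $R$
have the same dimension.

The equation $CP=P'$ says that $\sum_iC_{ji}f(\alpha_i)=f(\beta_j)$ for every
polynomial $f$ of degree less than $n$. By Lagrange interpolation,
\[
C_{ji}=\prod_{k\ne i}\frac{\beta_j-\alpha_k}{\alpha_i-\alpha_k}
=\frac{u_j}{(\beta_j-\alpha_i)\,v_i},\qquad
u_j=\prod_{k=1}^n(\beta_j-\alpha_k),\quad v_i=\prod_{k\ne i}(\alpha_i-\alpha_k),
\]
where we divide by $\beta_j-\alpha_i=-(i^3+j^3)\ne0$. Therefore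
\[
R_{ji}=-(i+j)\,C_{ji}=u_j\cdot\frac{i+j}{i^3+j^3}\cdot v_i^{-1}
=u_j\cdot\frac1{i^2-ij+j^2}\cdot v_i^{-1}.
\]
All $u_j$ and $v_i$ are nonzero, so $R$ and $M_n$ have the same rank. Moreover
$\prod_ju_j=(-1)^{n^2}\prod_{j,k}(j^3+k^3)$ with $(-1)^{n^2}=(-1)^n$, and
\[
\prod_iv_i=(-1)^{n(n-1)/2}\prod_{i<k}(\alpha_k-\alpha_i)^2
=(-1)^{n(n-1)/2}(\det P)^2 .
\]
The factors $(\det P)^2$ cancel, the two signs $(-1)^n$ cancel, and the formula
follows.
\end{proof}

The hypotheses hold in $\mathbb Q$ for every $n$. They hold in $\mathbb F_p$ for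
$p\equiv5\pmod6$ and $n\le\frac{p-1}2$: cubing is injective by
Lemma~\ref{lem:unit}, and $j^3=-k^3$ would force $j+k\equiv0\pmod p$, which is
impossible for $2\le j+k\le p-1$. For larger $n$ two rows of $T_n$ coincide modulo
$p$ and the lemma does not apply.

At $n=\frac{p-1}2$ the row indices of $T_n$ are exactly the elements of
$\mathbb F_p^*$, and the kernel is visible. For $p=5$ we have $E_2=\{1,2,4,5\}$, and
$x^5-x$ vanishes at $\pm1,\pm2$ modulo $5$; this is the singularity of $B_5$ seen
above.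

\begin{proposition}\label{prop:corank}
For every prime $p\equiv5\pmod6$, the matrix $B_p\bmod p$ has corank $\frac{p+1}6$.
\end{proposition}

\begin{proof}
Let $p=6m+5$ and $n=\frac{p-1}2=3m+2$, so $3n-1=9m+5=p+3m$. By
Lemma~\ref{lem:reduction} we must find the dimension of the space of
$f\in\mathbb F_p[x]$ with exponents in $E_n$ that vanish on $\mathbb F_p^*$. Such an
$f$ also vanishes at $0$, so $f=(x^p-x)g$ with $\deg g\le3m$. An exponent $e$ of $g$
produces the exponents $e+1\le3m+1<p$ and $e+p\ge p$, so no terms of $x^pg$ and $xg$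
cancel. Both $e+1$ and $e+p\equiv e+2\pmod 3$ are prime to $3$ if and only if
$3\mid e$. The space is therefore $\{(x^p-x)\gamma(x^3):\deg\gamma\le m\}$, of
dimension $m+1=\frac{p+1}6$.
\end{proof}

A corank $r$ modulo $p$ forces $p^r$ to divide the determinant
(Section~\ref{sec:ord} recalls why), so $\frac{p+1}6$ is the smallest order that
$\det B_p$ can have. Whether it is the true order cannot be decided modulo $p$: the
matrices $\operatorname{diag}(1,p)$ and $\operatorname{diag}(1,p^2)$ have the same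
reduction. We therefore compute $V_n$ exactly.

\section{A recursion for $V_N$}\label{sec:recursion}

Let $N\ge1$ and $n=N-1$. The matrix $T_N$ arises from $T_n$ by adding the rows
$\pm N$ and the columns $3n+1$, $3n+2$. Suppose that $F_0,F_1\in\mathbb C[x]$ have
degrees $3n+1$, $3n+2$ and leading coefficients $\kappa_0,\kappa_1$, have no exponent
divisible by $3$, and vanish at $\pm1,\dots,\pm n$. Replace the last column of $T_N$
by the values of $F_1$, and then the column $3n+1$ by the values of $F_0$. Each step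
multiplies a column by $\kappa_\varepsilon$ and adds multiples of columns to its
left. The new last two columns vanish outside the rows $\pm N$, so the matrix is
block triangular and
\begin{equation}\label{eq:block}
\kappa_0\kappa_1V_N=V_n\bigl(F_0(N)F_1(-N)-F_1(N)F_0(-N)\bigr).
\end{equation}

\begin{example}\label{ex:two}
For $N=2$ one finds $F_0=x^4-x^2$ and $F_1=x^5-x$ by inspection. Since $V_1=2$,
formula \eqref{eq:block} gives $V_2=2\,(12\cdot(-30)-30\cdot12)=-1440$.
Lemma~\ref{lem:reduction} gives $V_2=-4\,(2\cdot9\cdot9\cdot16)\det M_2$, so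
$\det M_2=\frac{1440}{10368}=\frac5{36}$. The factor $5$ comes from $2^5-2=30$.
\end{example}

For general $N$ we need $F_0,F_1$ in a form that yields both the leading coefficient
and the values at $\pm N$. The two requirements on $F_\varepsilon$ are of different
kinds: the condition on exponents concerns multiplication of the variable by cube
roots of unity, and the condition on zeros concerns translation by integers. Let
\[
\omega=e^{2\pi i/3},\qquad\theta=\omega-\omega^2,\qquad\theta^2=-3 .
\]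
A difference $H(\omega z)-H(\omega^2z)$ has no exponent divisible by $3$, and this
remains true if the coefficients of $H$ are polynomials in $z^3$. Its two arguments
differ by $\theta z$. When $\theta z$ is an integer, the difference is a telescoping
sum of values of $H(t+1)-H(t)$ at the points $\omega^2z+i$ or $\omega z+i$, with
$i=0,1,\dots$. So we prescribe $H(t+1)-H(t)$ to vanish at these points. The factor
$(t-i)^3-z^3$ vanishes at both $\omega z+i$ and $\omega^2z+i$, and it involves $z$
only through $z^3$.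

Recall that for each $a\ge0$ there is a polynomial $S_a\in\mathbb Q[t]$ with
\[
S_a(t+1)-S_a(t)=t^a,\qquad S_a(0)=0,\qquad
S_a(t)=\frac{t^{a+1}}{a+1}+(\text{lower terms});
\]
this follows by induction on $a$ from
$(t+1)^{a+1}-t^{a+1}=(a+1)t^a+(\text{lower terms})$. Put
\[
h(t,z)=\prod_{i=0}^{n-1}\bigl((t-i)^3-z^3\bigr).
\]
For $\varepsilon\in\{0,1\}$ let $H_\varepsilon\in\mathbb Q[t,z^3]$ be obtained from
$t^\varepsilon h(t,z)$ by replacing each monomial $t^az^{3b}$ with $S_a(t)z^{3b}$, so
that $H_\varepsilon(t+1,z)-H_\varepsilon(t,z)=t^\varepsilon h(t,z)$. Define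
\[
F_\varepsilon(x)=H_\varepsilon(\omega z,z)-H_\varepsilon(\omega^2z,z),\qquad
z=x/\theta .
\]

\begin{example}
Let $n=1$, so $h=t^3-z^3$. With $S_0=t$, $S_1=\frac{t^2}2-\frac t2$,
$S_3=\frac{t^4}4-\frac{t^3}2+\frac{t^2}4$ and
$S_4=\frac{t^5}5-\frac{t^4}2+\frac{t^3}3-\frac t{30}$ we have $H_0=S_3-z^3S_0$ and
$H_1=S_4-z^3S_1$. A power $t^a$ contributes $0$, $\theta z^a$ or $-\theta z^a$
according as $a\equiv0,1,2\pmod3$. Using $z^2=-x^2/3$ and $z^4=x^4/9$,
\begin{align*}
F_0&=\theta\Bigl(\frac{z^4}4-\frac{z^2}4-z^4\Bigr)=-\frac\theta{12}\,(x^4-x^2),\\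
F_1&=\theta\Bigl(-\frac{z^5}5-\frac{z^4}2-\frac z{30}+\frac{z^5}2+\frac{z^4}2\Bigr)
=\frac1{30}\,(x^5-x).
\end{align*}
Up to scalars these are the polynomials of Example~\ref{ex:two}.
\end{example}

\begin{lemma}\label{lem:leading}
The polynomial $F_\varepsilon$ has no exponent divisible by $3$ and has degree
$3n+1+\varepsilon$. The leading coefficients satisfy
\[
\kappa_0\kappa_1=-\,\theta^{-6n-1}\,\frac{3^{3n+1}\,N!\,(n!)^2}{(3N)!}.
\]
\end{lemma}

\begin{proof}
A monomial $t^az^{3b}$ of $H_\varepsilon$ contributes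
$(\omega^a-\omega^{2a})z^{a+3b}$, which is $0$ if $3\mid a$; so only exponents prime
to $3$ occur. The polynomial $t^\varepsilon h$ has total degree $3n+\varepsilon$ in
$(t,z)$, with top homogeneous part $t^\varepsilon(t^3-z^3)^n$. Since $S_a$ has
leading term $\int_0^tu^a\,du$, the polynomial $H_\varepsilon$ has total degree
$3n+1+\varepsilon$, with top homogeneous part
$\int_0^tu^\varepsilon(u^3-z^3)^n\,du$. At $t=\omega^sz$ the substitution
$u=\omega^szv$ turns this into
\[
\omega^{s(\varepsilon+1)}(-1)^nI_\varepsilon\,z^{3n+1+\varepsilon},\qquad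
I_\varepsilon=\int_0^1v^\varepsilon(1-v^3)^n\,dv>0 .
\]
The difference of $\omega^{s(\varepsilon+1)}$ between $s=1$ and $s=2$ is $\theta$ for
$\varepsilon=0$ and $-\theta$ for $\varepsilon=1$. With $z=x/\theta$ this gives
$\kappa_0=(-1)^nI_0\,\theta^{-3n}$ and $\kappa_1=(-1)^{n+1}I_1\,\theta^{-3n-1}$, both
nonzero, and $\kappa_0\kappa_1=-I_0I_1\theta^{-6n-1}$.

Integrating by parts $n$ times gives the Beta integral
$\int_0^1w^{s-1}(1-w)^n\,dw=n!/\prod_{k=0}^n(s+k)$ for $s>0$. With $w=v^3$ and
$s=\frac{\varepsilon+1}3$,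
\[
I_\varepsilon=\frac13\cdot\frac{n!}{\prod_{k=0}^n\bigl(k+\frac{\varepsilon+1}3\bigr)}
=\frac{3^n\,n!}{\prod_{k=0}^n(3k+1+\varepsilon)} .
\]
Finally $\prod_{k=0}^n(3k+1)(3k+2)=(3N)!/\prod_{k=0}^n(3k+3)=(3N)!/(3^NN!)$, so
$I_0I_1=3^{3n+1}N!\,(n!)^2/(3N)!$.
\end{proof}

\begin{lemma}\label{lem:values}
We have $F_\varepsilon(k)=0$ for all integers $k$ with $|k|\le n$, and
\[
F_0(N)F_1(-N)-F_1(N)F_0(-N)=-\frac N\theta\,(n!)^4\,\Pi_N .
\]
\end{lemma}

\begin{proof}
Let $k$ be an integer and $y=k/\theta$, so that $\omega y-\omega^2y=k$. Telescoping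
gives
\[
F_\varepsilon(k)=
\begin{cases}
\ \ \,\sum_{i=0}^{k-1}(\omega^2y+i)^\varepsilon\,h(\omega^2y+i,y)&\text{if }k\ge0,\\[4pt]
-\sum_{i=0}^{|k|-1}(\omega y+i)^\varepsilon\,h(\omega y+i,y)&\text{if }k<0 .
\end{cases}
\]
For $0\le i\le n-1$ the product $h(\omega^sy+i,y)$ contains the factor
$(\omega^sy)^3-y^3=0$. Hence $F_\varepsilon(k)=0$ for $|k|\le n$, and for $k=\pm N$
only the term $i=n$ survives. Fix $z=N/\theta$. Then $y=\pm z$, and
\[
F_\varepsilon(N)=(n+\omega^2z)^\varepsilon h_+,\qquad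
F_\varepsilon(-N)=-(n-\omega z)^\varepsilon h_-,
\]
where $h_+=h(n+\omega^2z,z)$ and $h_-=h(n-\omega z,-z)$. Since $\omega+\omega^2=-1$,
\[
F_0(N)F_1(-N)-F_1(N)F_0(-N)=h_+h_-\bigl[-(n-\omega z)+(n+\omega^2z)\bigr]
=-z\,h_+h_- .
\]

It remains to show $h_+h_-=(n!)^4\Pi_N$. Put $l=n-i$, which runs over $1,\dots,n$.
From $\theta=\omega(1-\omega)$ and $\omega^2-1=\omega^2(1-\omega)$ we get
$(\omega^2-1)z=\omega N$ and $(1-\omega)z=\omega^2N$; also $\theta z=N$. The factors
of $h_+$ and $h_-$ are, taking $s=2,1,0$ in the first product and $s=1,2,0$ in the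
second,
\begin{align*}
(l+\omega^2z)^3-z^3&=\prod_{s=0}^2(l+\omega^2z-\omega^sz)=l\,(l-N)(l+\omega N),\\
(l-\omega z)^3+z^3&=\prod_{s=0}^2(l-\omega z+\omega^sz)=l\,(l-N)(l+\omega^2N).
\end{align*}
Since $(l+\omega N)(l+\omega^2N)=l^2-lN+N^2$ and $\prod_{l=1}^n(N-l)=n!$, the claim
follows.
\end{proof}

\begin{proposition}\label{prop:recursion}
For $N\ge1$,
\[
V_N=(-1)^{N-1}\,\tfrac13\,(N-1)!\,(3N)!\,\Pi_N\,V_{N-1}.
\]
\end{proposition}

\begin{proof}
By Lemmas~\ref{lem:leading} and~\ref{lem:values}, formula \eqref{eq:block} applies,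
and with $\theta^{6n}=(-1)^n3^{3n}$ it gives
\[
V_N=\theta^{6n}\,\frac{N\,(n!)^4\,\Pi_N\,(3N)!}{3^{3n+1}\,N!\,(n!)^2}\,V_n
=(-1)^n\,\frac13\cdot\frac{N\,(n!)^2}{N!}\,(3N)!\,\Pi_N\,V_n .
\]
Now $N\,(n!)^2/N!=n!=(N-1)!$.
\end{proof}

For $N=1$ this reads $V_1=\frac13\cdot6=2$, and for $N=2$, with $\Pi_2=3$, it reads
$V_2=-\frac13\cdot720\cdot3\cdot2=-1440$, as in Example~\ref{ex:two}.

\section{The product formula}\label{sec:product}

\begin{proof}[Proof of Theorem~\ref{thm:product}]
The signs in Proposition~\ref{prop:recursion} multiply to $(-1)^{n(n-1)/2}$, which is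
the sign in Lemma~\ref{lem:reduction}. Hence
\[
\det M_n=\frac{\prod_{N=1}^n\frac13\,(N-1)!\,(3N)!\,\Pi_N}
{(n!)^2\prod_{j,k\le n}(j^3+k^3)} .
\]
Write $j^3+k^3=(j^2-jk+k^2)(j+k)$ and group the pairs $(j,k)$ by $N=\max(j,k)$: the
pair $(N,N)$ occurs once, and each $l<N$ gives the two pairs $(l,N)$, $(N,l)$. The
quadratic factors contribute $N^2\,\Pi_N^2$, and the linear factors contribute
\[
2N\prod_{l=1}^{N-1}(N+l)^2=2N\Bigl(\frac{(2N-1)!}{N!}\Bigr)^2
=\frac{((2N)!)^2}{2N\,(N!)^2}.
\]
With $(n!)^2=\prod_{N\le n}N^2$, the factor belonging to $N$ is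
\[
\frac13\,(N-1)!\,(3N)!\,\Pi_N\cdot\frac1{N^2}\cdot\frac1{N^2\,\Pi_N^2}\cdot
\frac{2N\,(N!)^2}{((2N)!)^2}=d_N,
\]
because $(N-1)!\cdot2N=2\,N!$.
\end{proof}

For example, $d_1=1$, $d_2=\frac5{36}$, and with $\Pi_3=7\cdot7$,
\[
d_3=\frac{2\cdot9!\cdot6^3}{3\cdot3^4\cdot720^2\cdot49}=\frac8{315}.
\]
Then $d_1d_2d_3=\frac2{567}$, in agreement with the expansion along the first row,
$\det M_3=\frac{13}{1764}-\frac{22}{3969}+\frac1{588}$.

\begin{proof}[Proof of Corollary~\ref{cor:posdef}]
By Sylvester's criterion, a real symmetric matrix is positive definite if and only if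
its leading principal minors are positive. Those of $M_n$ are
$\det M_k=\prod_{N\le k}d_N>0$ for $1\le k\le n$.
\end{proof}

\section{Orders at $p$ and the Smith form}\label{sec:ord}

\begin{proof}[Proof of Theorem~\ref{thm:ord}]
Let $p=6m+5$ and $1\le N\le p-1$. The numbers $2$, $3$, $N$ and $N!$ are prime to
$p$, and so is $\Pi_N$ by Lemma~\ref{lem:unit}. For $0\le r<p^2$ we have
$\operatorname{ord}_p(r!)=\lfloor r/p\rfloor$, and $3N<3p<p^2$. Hence
\begin{equation}\label{eq:orddN}
\operatorname{ord}_p(d_N)=\lfloor3N/p\rfloor-2\lfloor2N/p\rfloor .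
\end{equation}
Since $\frac p3$, $\frac p2$ and $\frac{2p}3$ have integer parts $2m+1$, $3m+2$ and
$4m+3$, there are four ranges:
\[
\begin{array}{c|ccc}
\text{range of }N&\lfloor3N/p\rfloor&\lfloor2N/p\rfloor&\operatorname{ord}_p(d_N)\\
\hline
1\le N\le2m+1&0&0&0\\
2m+2\le N\le3m+2&1&0&1\\
3m+3\le N\le4m+3&1&1&-1\\
4m+4\le N\le6m+4&2&1&0
\end{array}
\]
The second and third ranges contain $m+1=\frac{p+1}6$ values each and meet at
$3m+2=\frac{p-1}2$. By Theorem~\ref{thm:product},
$\operatorname{ord}_p(\det M_n)=\sum_{N\le n}\operatorname{ord}_p(d_N)$. For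
$n\le3m+2$ this sum is $\max(0,n-2m-1)=\max\bigl(0,m+1-(3m+2-n)\bigr)$. For
$n\ge3m+2$ it is $\max\bigl(0,m+1-(n-3m-2)\bigr)$. This is the general formula, and
$n=3m+2$ gives $\operatorname{ord}_p(\det B_p)=\frac{p+1}6$.
\end{proof}

For $p=5$ the factor $5$ enters through $d_2=\frac5{36}$ and leaves through
$d_3=\frac8{315}$. The hypothesis on $p$ is needed for \eqref{eq:orddN}: for $p=7$
and $N=3$ the right side is $1$, but $\Pi_3=49$ and $\operatorname{ord}_7(d_3)=-1$.

Recall the Smith form over the ring $\mathbb Z_p$ of $p$-adic integers. For an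
$n\times n$ matrix $B$ over $\mathbb Z_p$ with $\det B\ne0$ there are matrices
$U,U'$ invertible over $\mathbb Z_p$ and unique integers $0\le e_1\le\dots\le e_n$
with $UBU'=\operatorname{diag}(p^{e_1},\dots,p^{e_n})$. Since $\det U$ and $\det U'$
are units, $\operatorname{ord}_p(\det B)=\sum_ie_i$. Since $U$ and $U'$ remain
invertible modulo $p$, the corank of $B\bmod p$ is the number of $i$ with
$e_i\ge1$.

\begin{proof}[Proof of Theorem~\ref{thm:smith}]
The matrix $B_p$ has entries in $\mathbb Z_p$ by Lemma~\ref{lem:unit}, and its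
determinant is nonzero by Theorem~\ref{thm:product}. By
Proposition~\ref{prop:corank}, exactly $\frac{p+1}6$ of its exponents $e_i$ are
positive, and by Theorem~\ref{thm:ord} their sum is $\frac{p+1}6$. So each positive
$e_i$ equals $1$.
\end{proof}

\begin{thebibliography}{9}

\bibitem{MO}
\emph{QUESTION. Is my following conjecture true? If true, how to prove it?},
MathOverflow,
\texttt{https://mathoverflow.net/\allowbreak questions/\allowbreak 324951/\allowbreak
on-det-left-frac1i2-ijj2-\allowbreak right-1-le-i-j-le-p-1-\allowbreak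
and-det-left-frac1}.

\end{thebibliography}
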